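# Mass of wedge products over orthogonal subspaces

## 1. A form spread over $p$ copies of its space

Let $W$ be a finite-dimensional real inner product space, let $p\ge 1$, and let $\phi_0\in\wedge^pW^*$. Take $p$ copies of $W$ and form the orthogonal sum
$$S=W_1\oplus\dots\oplus W_p ,$$
with isometries $\iota_j:W\to W_j$ and adjoints $\pi_j=\iota_j^*:S\to W$ (project to the $j$-th copy and read the result in $W$). Define
$$\phi(v_1,\dots,v_p)=\sum_{\sigma\in\mathfrak S_p}\phi_0(\pi_{\sigma(1)}v_1,\dots,\pi_{\sigma(p)}v_p),\qquad v_i\in S. \tag{1}$$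
We call $\phi$ the *lift* of $\phi_0$. It is alternating. Indeed, exchanging $v_1$ and $v_2$ turns the $\sigma$-term into $\phi_0(\pi_{\sigma(1)}v_2,\pi_{\sigma(2)}v_1,\dots)=-\phi_0(\pi_{\sigma(2)}v_1,\pi_{\sigma(1)}v_2,\dots)$, which is minus the term of $\sigma\circ(1\,2)$ in the original sum; the same holds for any other transposition. So $\phi\in\wedge^pS^*$.

Three properties can be read off from (1). First, if the $i$-th argument lies in the $i$-th copy, only $\sigma=\mathrm{id}$ survives:
$$\phi(\iota_1w_1,\dots,\iota_pw_p)=\phi_0(w_1,\dots,w_p). \tag{2}$$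
Second, the diagonal $\delta=p^{-1/2}\sum_j\iota_j:W\to S$ is an isometric embedding with $\pi_j\delta=p^{-1/2}\,\mathrm{id}$, so all $p!$ terms agree on it:
$$\delta^*\phi=M_p\,\phi_0,\qquad M_p:=p!\,p^{-p/2}. \tag{3}$$
Third, each term of (1) contains each $\pi_j$ exactly once. So $\phi$ changes sign under the map that is $-1$ on one $W_j$ and $+1$ on the other copies, and it is invariant under permutations of the copies.

For an example, take $W=\mathbb R^2$ with coordinates $x,y$, $p=2$ and $\phi_0=dx\wedge dy$. With coordinates $x_1,y_1,x_2,y_2$ on $S=\mathbb R^4$, formula (1) gives $\phi=dx_1\wedge dy_2+dx_2\wedge dy_1$. On the diagonal $x_1=x_2=x/\sqrt2$, $y_1=y_2=y/\sqrt2$ this becomes $\tfrac12dx\wedge dy+\tfrac12dx\wedge dy=dx\wedge dy$, in accordance with $M_2=1$.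

What is the lift for? It replaces a form of degree $p$ on one space by a form that has degree exactly one in each of $p$ spaces, and the sign changes on the $W_j$ remember this. A form of total degree $p$ on $S$ that changes sign under each of these maps has odd degree in each $W_j$, hence degree at least one in each, hence exactly one in each. So symmetry alone pins down the shape of the form. We shall use this to answer, in the negative, a question about norms on the exterior algebra: if $\xi$ and $\eta$ are multivectors of two orthogonal subspaces, is the mass of $\xi\wedge\eta$ the product of the masses?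

## 2. Mass, comass, and the equation $\|\xi\wedge\eta\|=\|\xi\|\cdot\|\eta\|$

Let $V$ be a finite-dimensional real inner product space. For an orthonormal basis $e_1,\dots,e_n$ and $I=\{i_1<\dots<i_m\}$ write $e_I=e_{i_1}\wedge\dots\wedge e_{i_m}$. The Euclidean norm $|\cdot|$ on $\wedge_mV$ is the one for which the $e_I$ are orthonormal. A *simple* $m$-vector is one of the form $v_1\wedge\dots\wedge v_m$; a unit simple vector can be written with $v_1,\dots,v_m$ orthonormal.

**Definition.** The comass of $\phi\in\wedge^mV^*$ and the mass of $\xi\in\wedge_mV$ are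
$$\|\phi\|=\sup\{\phi(\zeta):\zeta\text{ simple},\ |\zeta|\le1\},\qquad \|\xi\|=\sup\{\phi(\xi):\phi\in\wedge^mV^*,\ \|\phi\|\le1\}.$$

Since simple vectors span $\wedge_mV$, the comass is a norm. Its unit ball is compact, so the mass is also a norm and its supremum is attained: there is $\phi$ with $\|\phi\|\le1$ and $\phi(\xi)=\|\xi\|$. We say that such a $\phi$ *norms* $\xi$.

For example, let $\xi=e_1\wedge e_2+e_3\wedge e_4$ in $\mathbb R^4$ and $\omega=e_1^*\wedge e_2^*+e_3^*\wedge e_4^*$. Then $\omega(v,w)=\langle Jv,w\rangle$ with $J$ orthogonal, so $\|\omega\|\le1$, and $\omega(\xi)=2$. The triangle inequality gives $\|\xi\|\le 2$ (a unit simple vector has mass at most $1$ by the definitions), so $\|\xi\|=2$, while $|\xi|=\sqrt2$.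

Here are the standard facts that we need.

*Hadamard.* Since $|w_1\wedge\dots\wedge w_m|\le\prod|w_i|$, we have $|\phi(w_1,\dots,w_m)|\le\|\phi\|\prod|w_i|$ for all vectors $w_i$. Also $|\zeta\wedge\zeta'|\le|\zeta||\zeta'|$ for simple $\zeta,\zeta'$: write each as its norm times a wedge of orthonormal vectors and apply Hadamard.

*Changing the ambient space.* Let $S\subset V$. Restricting a form from $V$ to $S$ does not increase comass. Pulling a form on $S$ back to $V$ by orthogonal projection does not change comass, since projections do not increase the norm of a simple vector. Hence the mass of $\xi\in\wedge_pS$ is the same in $S$ and in $V$. From now on forms on $S$ are regarded as forms on $V$ in this way. Likewise, an isometric embedding $L$ satisfies $\|L^*\Phi\|\le\|\Phi\|$.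

*Wedge.* We use $(\phi\wedge\psi)(v_1,\dots,v_{p+q})=\sum_{|I|=p}\mathrm{sgn}(I,I^c)\,\phi(v_I)\psi(v_{I^c})$, where $v_I$ lists the $v_i$, $i\in I$, in increasing order, and $\mathrm{sgn}(I,J)$ is the sign of the permutation that lists $I$ and then $J$. If $S\perp T$, $\phi\in\wedge^pS^*$, $\psi\in\wedge^qT^*$, $\xi\in\wedge_pS$, $\eta\in\wedge_qT$, then
$$(\phi\wedge\psi)(\xi\wedge\eta)=\phi(\xi)\psi(\eta), \tag{4}$$
because $\phi$ vanishes when an argument is in $T$ and $\psi$ when an argument is in $S$. In particular $\xi\wedge\eta\ne0$ if $\xi,\eta\neq0$.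

*Duality.* For $\phi\in\wedge^mV^*$ let $\phi^\sharp=\sum_I\phi(e_I)e_I$, so $\phi(\zeta)=\langle\phi^\sharp,\zeta\rangle$ and $\phi(\phi^\sharp)=|\phi^\sharp|^2=:|\phi|^2$. Since $\sharp$ sends $e_{i_1}^*\wedge\dots\wedge e_{i_m}^*$ to $e_I$, we have $(\phi\wedge\psi)^\sharp=\phi^\sharp\wedge\psi^\sharp$. For $k\in O(V)$, acting also on $\wedge_mV$, we have $(k^*\phi)^\sharp=k^{-1}\phi^\sharp$, since $\langle k^{-1}\phi^\sharp,\zeta\rangle=\langle\phi^\sharp,k\zeta\rangle=\phi(k\zeta)$.

*Simple vectors.* If $\xi\ne0$ is simple then $\|\xi\|=|\xi|$: "$\le$" holds by the definitions, and $\phi=\langle\xi,\cdot\rangle/|\xi|$ has comass at most $1$ by Cauchy–Schwarz and $\phi(\xi)=|\xi|$.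

*Hodge star.* Let $W$ be oriented, of dimension $n$, with volume form $\mathrm{vol}$. For $\psi\in\wedge^qW^*$ put $(\star\psi)(\zeta)=\mathrm{vol}(\psi^\sharp\wedge\zeta)$, $\zeta\in\wedge_{n-q}W$. In an oriented orthonormal basis,
$$(\star\psi)(w_I)=\mathrm{sgn}(I^c,I)\,\psi(w_{I^c}). \tag{5}$$
So $\star$ is bijective. Any unit simple vector is $\pm w_I$ for a suitable basis, so (5) gives $\|\star\psi\|\le\|\psi\|$; since $\star\star=\pm1$, equality holds. For $h\in O(W)$, $(\star\psi)(h\zeta)=\mathrm{vol}(\psi^\sharp\wedge h\zeta)=\det(h)\,\mathrm{vol}(h^{-1}\psi^\sharp\wedge\zeta)$, that is,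
$$h^*(\star\psi)=\det(h)\,\star(h^*\psi). \tag{6}$$

*One inequality always holds:* for all $\xi\in\wedge_pV$ and $\eta\in\wedge_qV$,
$$\|\xi\wedge\eta\|\le\|\xi\|\,\|\eta\|. \tag{7}$$
Let $\|\Phi\|\le1$. For a unit simple $p$-vector $\zeta$, the $q$-form $\zeta'\mapsto\Phi(\zeta\wedge\zeta')$ has comass at most $1$, because $|\zeta\wedge\zeta'|\le|\zeta'|$ for simple $\zeta'$. So $\Phi(\zeta\wedge\eta)\le\|\eta\|$. Hence the $p$-form $\zeta\mapsto\Phi(\zeta\wedge\eta)$ has comass at most $\|\eta\|$, and $\Phi(\xi\wedge\eta)\le\|\eta\|\,\|\xi\|$.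

Now the question. Let $S,T\subset V$ be orthogonal subspaces, $p,q\ge1$, $\xi\in\wedge_pS$, $\eta\in\wedge_qT$. It is known that
$$\|\xi\wedge\eta\|=\|\xi\|\cdot\|\eta\| \tag{8}$$
if either factor is simple. In section 1.8.3 of "Geometric measure theory", Federer asked whether (8) holds when neither is simple. The answer is no in general. To measure the failure put
$$\Gamma_{p,q}=\sup\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|},$$
the supremum over all $V$, all $S\perp T$ and all nonzero $\xi\in\wedge_pS$, $\eta\in\wedge_qT$. Taking $\xi,\eta$ simple gives $\Gamma_{p,q}\ge1$, and by (7), equation (8) holds for all data with given $p,q$ exactly when $\Gamma_{p,q}=1$.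

**Theorem A.** Let $a$ be a positive multiple of $8$, $N=2^{a/2}$, $n=a+2N$, $p=n-3$. There are orthogonal $S,T$, $\xi\in\wedge_pS$ and $\eta\in\wedge_3T$ with
$$\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|}>\tfrac34e^{-3/2}\sqrt a .$$
For $a=40$ ($q=3$, $p=2^{21}+37$) the right side exceeds $1.058$, so (8) fails; neither $\xi$ nor $\eta$ is then simple.

**Theorem B.** If $p\le2$ or $q\le2$, then $\|\xi\wedge\eta\|=\|\xi\|\|\eta\|$ always.

**Corollary C.** For fixed $q$, equation (8) holds for all $p,V,S,T,\xi,\eta$ if and only if $q\le2$. For every $q\ge3$: $\Gamma_{p,q}>1$ for all $p\ge2^{21}+37$, and $\Gamma_{p,q}\to\infty$ as $p\to\infty$. So for $q\ge3$ no inequality $\|\xi\wedge\eta\|\ge c\,\|\xi\|\|\eta\|$ with $c>0$ independent of $p$ can hold.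

**Proposition D.** $\displaystyle 1\le\Gamma_{p,q}\le\binom{p+q}{p}\Big(\frac p{p+q}\Big)^{p/2}\Big(\frac q{p+q}\Big)^{q/2}.$

Which pairs $(p,q)$ with $p,q\ge3$ fail is not determined here.

## 3. One simple factor, and two $2$-vectors, by hand

**Lemma 1.** Equation (8) holds if $\xi$ or $\eta$ is simple.

**Proof.** Since $\xi\wedge\eta=\pm\eta\wedge\xi$, we may take $\xi=e_1\wedge\dots\wedge e_p$ with $e_i\in S$ orthonormal. By (7) only "$\ge$" is needed.

We claim that if $e$ is a unit vector orthogonal to a subspace $U$ and $\vartheta$ is a form on $U$ of degree $m$, then $\|e^*\wedge\vartheta\|\le\|\vartheta\|$, where $e^*=\langle e,\cdot\rangle$. On a plane $P$ of dimension $m+1$, the functional $e^*$ has a kernel of dimension at least $m$, so $P$ has an orthonormal basis $v_1,\dots,v_{m+1}$ with $e^*(v_i)=0$ for $i\ge2$. Then $(e^*\wedge\vartheta)(v_1,\dots,v_{m+1})=e^*(v_1)\vartheta(v_2,\dots,v_{m+1})$ has absolute value at most $\|\vartheta\|$.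

Let $\psi\in\wedge^qT^*$ norm $\eta$. Applying the claim to $e_p,e_{p-1},\dots,e_1$ in turn gives $\|e_1^*\wedge\dots\wedge e_p^*\wedge\psi\|\le1$. By (4), $\|\xi\wedge\eta\|\ge\psi(\eta)=\|\eta\|=\|\xi\|\|\eta\|$. $\square$

The proof suggests the strategy one would try first: take forms $\phi,\psi$ that norm $\xi,\eta$ and show $\|\phi\wedge\psi\|\le1$. Then $\|\xi\wedge\eta\|\ge\phi(\xi)\psi(\eta)=\|\xi\|\|\eta\|$ by (4).

It works for $p=q=2$. By the canonical form of $2$-vectors, $\xi=\sum_la_l\,e_{2l-1}\wedge e_{2l}$ with $a_l\ge0$ and $e_i\in S$ orthonormal, and $\omega=\sum_le_{2l-1}^*\wedge e_{2l}^*$ satisfies $\|\omega\|\le1$ and $\omega(\xi)=\sum a_l\ge\|\xi\|$. Let $\omega'$ be the analogous form for $\eta$ on $T$. The forms $\Omega_\pm=\omega\pm\omega'$ are $\langle J_\pm\cdot,\cdot\rangle$ with $J_\pm$ of operator norm at most $1$. For orthonormal $v_1,\dots,v_4$ the number $\tfrac12(\Omega_\pm\wedge\Omega_\pm)(v_1,\dots,v_4)$ is the Pfaffian of the antisymmetric $4\times4$ matrix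 $(\Omega_\pm(v_i,v_j))$, whose operator norm is at most $1$. Since $\mathrm{Pf}^2=\det$, it lies in $[-1,1]$. Now
$$\omega\wedge\omega'=\tfrac12\Big(\tfrac12\Omega_+\wedge\Omega_+-\tfrac12\Omega_-\wedge\Omega_-\Big),$$
so $\|\omega\wedge\omega'\|\le1$, and (8) follows.

To go further we need to see what $\phi\wedge\psi$ does on a general plane. One inequality comes first.

## 4. Symmetric multilinear forms with nonnegative coefficients

**Lemma 2.** Let $Q$ be a symmetric $m$-linear form on $\mathbb R^d$ with nonnegative coefficients in the standard basis. Then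
$$|Q(f_1,\dots,f_m)|\le\prod|f_i|\cdot\max_{|x|=1,\,x\ge0}Q(x,\dots,x).$$

**Proof.** Let $\mu=\max|Q|$ over tuples of unit vectors. We must find a unit $x\ge0$ with $Q(x,\dots,x)=\mu$. If $\mu=0$ there is nothing to do; if $m=1$, take the normalized coefficient vector. Let $\mu>0$, $m\ge2$.

Replacing every entry of every vector by its absolute value does not change the norms and gives $|Q(f_1,\dots,f_m)|\le Q(|f_1|,\dots,|f_m|)$. So the set $\mathcal M$ of tuples of unit vectors in the nonnegative orthant with $Q=\mu$ is nonempty, and it is compact. Choose $(x_1,\dots,x_m)\in\mathcal M$ with $|x_1+\dots+x_m|$ maximal. We show that all $x_i$ are equal.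

Suppose, after reordering, that $x_1\ne x_2$. Let $b$ be the symmetric matrix of the bilinear form $Q(\cdot,\cdot,x_3,\dots,x_m)$. Its operator norm is at most $\mu$, and $\langle bx_1,x_2\rangle=\mu$. Since $|bx_1|\le\mu$ and $|x_2|=1$, this is equality in Cauchy–Schwarz, so $bx_1=\mu x_2$; likewise $bx_2=\mu x_1$. Put $z=x_1+x_2$, which is nonzero and nonnegative, and $w=z/|z|$. Then $bz=\mu z$, so $b(w,w)=\mu$ and $(w,w,x_3,\dots,x_m)\in\mathcal M$. With $r=\sum_{i\ge3}x_i$ and $\lambda=2/|z|$, the new sum is $2w+r=\lambda z+r$. Here $\lambda>1$, because $x_1\neq x_2$ are unit vectors, and $\langle z,r\rangle\ge0$. So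
$$|\lambda z+r|^2-|z+r|^2=(\lambda^2-1)|z|^2+2(\lambda-1)\langle z,r\rangle>0,$$
contradicting maximality. $\square$

The permanent $\mathrm{per}(y_{ij})=\sum_\sigma\prod_iy_{i\sigma(i)}$ of a $p\times p$ matrix is a symmetric $p$-linear form in the rows with nonnegative coefficients. On the diagonal, for a unit vector $x\ge0$, it is $p!\prod x_j\le p!\,p^{-p/2}$ by AM–GM applied to the $x_j^2$. So Lemma 2 gives:
$$\text{a real } p\times p \text{ matrix with unit rows satisfies } |\mathrm{per}|\le M_p=p!\,p^{-p/2}. \tag{9}$$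
This is also an inequality of Carlen–Lieb–Loss, 2006. Note that $M_p$ is the constant in (3). The next lemma says that lifting costs no more in comass than the diagonal gives back.

**Lemma 3.** If $\phi$ is the lift (1) of $\phi_0$, then $\|\phi\|\le M_p\|\phi_0\|$.

**Proof.** For orthonormal $v_1,\dots,v_p\in S$, Hadamard gives
$$|\phi(v_1,\dots,v_p)|\le\|\phi_0\|\sum_\sigma\prod_i|\pi_{\sigma(i)}v_i|=\|\phi_0\|\,\mathrm{per}\big(|\pi_jv_i|\big)_{i,j}.$$
Row $i$ has square norm $\sum_j|\pi_jv_i|^2=|v_i|^2=1$. Apply (9). $\square$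

## 5. Planes in $S\oplus T$ and the term-by-term bound

**Lemma 4.** Let $S\perp T$. Every $n$-plane $P\subset S\oplus T$ has an orthonormal basis $v_i=c_ib_i+s_it_i$ with $c_i,s_i\ge0$, $c_i^2+s_i^2=1$, where, after enlarging $S$ and $T$ to larger orthogonal spaces, $b_1,\dots,b_n\in S$ are orthonormal and $t_1,\dots,t_n\in T$ are orthonormal.

**Proof.** Let $f,g$ be the restrictions to $P$ of the projections to $S$ and $T$. Then $f^*f+g^*g=1_P$. Let $v_i$ be an orthonormal eigenbasis of $f^*f$, with eigenvalues $c_i^2$; then $g^*gv_i=s_i^2v_i$ with $s_i^2=1-c_i^2$. The vectors $fv_i$ are mutually orthogonal of length $c_i$, so $fv_i=c_ib_i$ with the $b_i$ for $c_i>0$ orthonormal. For $c_i=0$ choose $b_i$ to complete an orthonormal system, enlarging $S$ if necessary. Do the same with $g$. $\square$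

Forms on $S$ and $T$ are pulled back to the enlarged spaces, with unchanged comass. For the comass of a form that comes from $S\oplus T$, only planes in $S\oplus T$ matter.

**Proof of Proposition D.** The lower bound was noted in Section 2. For the upper bound we estimate $\phi\wedge\psi$ on a plane term by term. Let $n=p+q$ and let $\phi\in\wedge^pS^*$, $\psi\in\wedge^qT^*$ norm $\xi,\eta$. For a basis as in Lemma 4,
$$(\phi\wedge\psi)(v_1,\dots,v_n)=\sum_{|I|=p}\mathrm{sgn}(I,I^c)\prod_{i\in I}c_i\prod_{i\notin I}s_i\;\phi(b_I)\,\psi(t_{I^c}), \tag{10}$$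
and $|\phi(b_I)\psi(t_{I^c})|\le1$. So the absolute value is at most $\sum_{|I|=p}\prod_Ic_i\prod_{I^c}s_i$. This is a symmetric $n$-linear form with nonnegative coefficients in the unit vectors $(c_i,s_i)\in\mathbb R^2$. By Lemma 2 it is at most
$$\max_{x^2+y^2=1}\binom npx^py^q=\binom np\Big(\frac pn\Big)^{p/2}\Big(\frac qn\Big)^{q/2}=:C_{p,q},$$
the maximum being at $x^2=p/n$ by weighted AM–GM. Hence $\|\phi\wedge\psi\|\le C_{p,q}$ and, by (4), $\|\xi\wedge\eta\|\ge\|\xi\|\|\eta\|/C_{p,q}$. $\square$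

Here we see what the first strategy lacks. Already $C_{2,2}=6\cdot\tfrac12\cdot\tfrac12=\tfrac32$, although the truth for $p=q=2$ is $1$. The estimate allows all terms of (10) to have the same sign and full size at once. To prove (8) one must show that the forms $\phi,\psi$ cannot conspire in this way. To refute it one must make them conspire. For $q=2$ the first is possible.

## 6. A $2$-vector against an arbitrary multivector

**Proof of Theorem B.** If $p=1$ or $q=1$, one factor is a vector, hence simple, and Lemma 1 applies. By symmetry let $p=2$.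

**Step 1: reduction to a comass bound.** As in Section 3, write $\xi=\sum_la_l\,e_{2l-1}\wedge e_{2l}$ and take $\omega=\sum_le_{2l-1}^*\wedge e_{2l}^*$, so $\omega(v,w)=\langle Jv,w\rangle$ with $\|J\|_{op}\le1$ and $\omega(\xi)\ge\|\xi\|$. Let $\psi\in\wedge^qT^*$ norm $\eta$. Then $(\omega\wedge\psi)(\xi\wedge\eta)\ge\|\xi\|\|\eta\|$, and by (7) it suffices to prove $\|\omega\wedge\psi\|\le1$.

**Step 2: the value on a plane as a pairing of two $2$-forms.** Let $n=q+2$ and take a basis $v_i=c_ib_i+s_it_i$ as in Lemma 4. With $b_i,t_i$ fixed, the value $(\omega\wedge\psi)(v_1,\dots,v_n)$ is continuous in the pairs $(c_i,s_i)$, so we may assume all $s_i>0$. Put $x_i=c_i/s_i$. Let $f_1,\dots,f_n$ be the standard basis of $\mathbb R^n$, let $\theta:\mathbb R^n\to T$ be the isometric embedding $f_i\mapsto t_i$, and put $\kappa=\star\,\theta^*\psi\in\wedge^2(\mathbb R^n)^*$. Then $\|\kappa\|\le\|\psi\|\le1$. For $I=\{i<j\}$, (5) gives $\kappa(f_i,f_j)=\mathrm{sgn}(I^c,I)\psi(t_{I^c})=\mathrm{sgn}(I,I^c)\psi(t_{I^c})$,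 because the two signs differ by $(-1)^{2q}=1$. So (10) becomes
$$(\omega\wedge\psi)(v_1,\dots,v_n)=\Big(\prod_ks_k\Big)\sum_{i<j}x_ix_j\,\omega(b_i,b_j)\,\kappa(f_i,f_j)=\Big(\prod_ks_k\Big)\kappa(\Xi),$$
where
$$\Xi=\sum_{i<j}m_{ij}\,f_i\wedge f_j,\qquad m=D\Omega D,\quad D=\mathrm{diag}(x_i),\quad\Omega_{ij}=\omega(b_i,b_j).$$
The matrix $\Omega$ is antisymmetric, and $\|\Omega\|_{op}\le1$ because up to transposition it is the compression of $J$ to the orthonormal system $(b_i)$.

**Step 3: bounding $\kappa(\Xi)$ by a determinant.** Let the singular values of the antisymmetric matrix $m$ be $\lambda_1,\lambda_1,\lambda_2,\lambda_2,\dots$ (and possibly $0$). Its canonical form gives $\Xi=\sum_l\lambda_lu_{2l-1}\wedge u_{2l}$ with orthonormal $u_i$. Since $\|\kappa\|\le1$, and with $|m|=(m^Tm)^{1/2}$,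
$$\kappa(\Xi)\le\sum_l\lambda_l\le\prod_l(1+\lambda_l)=\det(1+|m|)^{1/2}. \tag{11}$$

**Step 4: bounding the determinant.** Write $\|X\|_1$ for the sum of the singular values of $X$ and $\|X\|_2$ for the Hilbert–Schmidt norm. We need $\|XYZ\|_1\le\|X\|_2\|Y\|_{op}\|Z\|_2$ for square matrices. By polar decomposition there is an orthogonal $U$ with $\|XYZ\|_1=\mathrm{tr}(U^TXYZ)$, and this is the Hilbert–Schmidt inner product of $X^TU$ and $YZ$, so it is at most $\|X\|_2\|YZ\|_2\le\|X\|_2\|Y\|_{op}\|Z\|_2$. The singular values of $\wedge^kX$ are the $k$-fold products of singular values of $X$ over distinct indices, by applying $\wedge^k$ to a singular value decomposition. So $\det(1+|m|)$, the sum of all elementary symmetric functions of the singular values of $m$, equals $\sum_{k=0}^n\|\wedge^km\|_1$, and $\|\wedge^k\Omega\|_{op}\le1$. Hence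
$$\det(1+|m|)=\sum_k\|\wedge^kD\cdot\wedge^k\Omega\cdot\wedge^kD\|_1\le\sum_k\|\wedge^kD\|_2^2\,\|\wedge^k\Omega\|_{op}\le\sum_k\mathrm{tr}\wedge^kD^2=\det(1+D^2)=\prod_i(1+x_i^2).$$

**Step 5: conclusion.** Combining with (11),
$$(\omega\wedge\psi)(v_1,\dots,v_n)\le\prod_is_i(1+x_i^2)^{1/2}=\prod_i(s_i^2+c_i^2)^{1/2}=1.$$
Every unit simple $n$-vector is of the form $v_1\wedge\dots\wedge v_n$ up to sign, and the sign is absorbed by replacing $\psi$ with $-\psi$. So $\|\omega\wedge\psi\|\le1$. $\square$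

## 7. The Clifford $3$-form

To make the terms of (10) align, a natural choice is $\phi=\star\psi$ on a copy of $T$. By (5), $\phi(b_I)$ is then $\pm\psi(t_{I^c})$, with the sign matching $\mathrm{sgn}(I,I^c)$ up to a global sign, and (10) becomes a weighted sum of squares of coefficients of $\psi$. So we want $|\psi|^2$ large compared with $\|\psi\|^2$. A $2$-form of comass $1$ on $\mathbb R^n$ has $|\psi|^2\le\lfloor n/2\rfloor$ by its canonical form. For $3$-forms one can do much better.

**Lemma 5.** Let $a=8k$, $k\ge1$, and $N=16^k=2^{a/2}$. There are real symmetric $N\times N$ matrices $E_1,\dots,E_a$ with $E_iE_j+E_jE_i=2\delta_{ij}$. Such matrices generate the algebra $M_N(\mathbb R)$.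

**Proof.** *Existence for $k=1$.* The octonion product on $\mathbb O=\mathbb R^8$ is bilinear with $|xy|=|x||y|$. Let $L_xy=xy$. Then $L_x^TL_x=|x|^2$, and since $L_x$ is square, $L_xL_x^T=|x|^2$. Put $E(x)=\begin{pmatrix}0&L_x^T\\L_x&0\end{pmatrix}$, a symmetric $16\times16$ matrix with $E(x)^2=|x|^2$. Polarizing gives the relations for $E_i=E(\text{$i$-th basis vector})$.

*Induction.* For the family $E_1,\dots,E_8$ put $\omega=E_1\cdots E_8$. Reversing the order of eight anticommuting factors costs $(-1)^{28}=1$, so $\omega^T=\omega$ and $\omega^2=\omega^T\omega=1$. Also $\omega E_i=-E_i\omega$, since $E_i$ passes seven factors that anticommute with it. If $E_j'$ is a family for $k$, then the matrices $E_i\otimes1$ and $\omega\otimes E_j'$ are symmetric of size $16\cdot16^k$, square to $1$, and anticommute pairwise: within the first kind clearly, within the second because $\omega^2=1$, and mixed because $\omega E_i=-E_i\omega$. There are $8+8k$ of them.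

*Generation.* For $I\subset\{1,\dots,a\}$ let $E_I$ be the ordered product. If $I\ne\emptyset$, some $E_i$ anticommutes with $E_I$: take $i\in I$ if $|I|$ is even, and $i\notin I$ if $|I|$ is odd, which is possible because $a$ is even. Then $\mathrm{tr}\,E_I=\mathrm{tr}(E_iE_IE_i^{-1})=-\mathrm{tr}\,E_I$, so $\mathrm{tr}\,E_I=0$. For $I\ne J$, $E_I^TE_J=\pm E_{I\triangle J}$ has trace $0$. So the $2^a=N^2$ nonzero matrices $E_I$ are orthogonal for the trace inner product and span $M_N(\mathbb R)$. $\square$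

A small instance of the relations, with $a=2$ and $N=2$, is $E_1=\begin{pmatrix}1&0\\0&-1\end{pmatrix}$, $E_2=\begin{pmatrix}0&1\\1&0\end{pmatrix}$.

Put $E(x)=\sum x_iE_i$ for $x\in\mathbb R^a$, so $E(x)^2=|x|^2$ and $|E(x)y|=|x||y|$. Let
$$T=A\oplus B\oplus C\ \text{ (orthogonal)},\quad A=\mathbb R^a,\ B=C=\mathbb R^N,\qquad \tau(x,y,z)=\langle E(x)y,z\rangle ,$$
let $\alpha_i,\beta_j,\gamma_k$ be the standard bases of $A,B,C$, $\tau_{ijk}=\tau(\alpha_i,\beta_j,\gamma_k)$, and
$$\psi=\sum_{i,j,k}\tau_{ijk}\,\alpha_i^*\wedge\beta_j^*\wedge\gamma_k^*\in\wedge^3T^*.$$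
In the small instance, $\tau=x_1(y_1z_1-y_2z_2)+x_2(y_2z_1+y_1z_2)$.

**Size.** The form $\psi$ has many coefficients and small comass. First,
$$|\psi|^2=\sum\tau_{ijk}^2=\sum_{i,j}|E_i\beta_j|^2=aN. \tag{12}$$
Second, write $v=(v^A,v^B,v^C)$ for the components of $v\in T$. For orthonormal $v_1,v_2,v_3$,
$$\psi(v_1,v_2,v_3)=\sum_{\sigma\in\mathfrak S_3}\mathrm{sgn}(\sigma)\,\tau(v_{\sigma(1)}^A,v_{\sigma(2)}^B,v_{\sigma(3)}^C),$$
and $|\tau(x,y,z)|\le|x||y||z|$. So $|\psi(v_1,v_2,v_3)|$ is at most the permanent of the matrix with unit rows $(|v_i^A|,|v_i^B|,|v_i^C|)$, and (9) gives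
$$\|\psi\|\le M_3=2/\sqrt3. \tag{13}$$

**Symmetries.** For a unit vector $u\in A$ put $\rho_ux=2\langle u,x\rangle u-x$ and let $g_u\in O(T)$ act by $\rho_u$ on $A$ and by $E(u)$ on $B$ and on $C$. Since $E(u)E(x)E(u)=E(u)\big(2\langle u,x\rangle-E(u)E(x)\big)=2\langle u,x\rangle E(u)-E(x)$,
$$E(\rho_ux)=E(u)E(x)E(u). \tag{14}$$
Hence $\tau(\rho_ux,E(u)y,E(u)z)=\langle E(u)E(x)E(u)E(u)y,E(u)z\rangle=\tau(x,y,z)$, and $g_u^*\psi=\psi$. Let $\epsilon_A,\epsilon_B,\epsilon_C\in O(T)$ be $-1$ on the indicated summand and $+1$ on the other two. Then $\epsilon_\bullet^*\psi=-\psi$. Write $c(g_u)=1$ and $c(\epsilon_\bullet)=-1$, so that $h^*\psi=c(h)\psi$ for each of these $h$.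

**Lemma 6.** A trilinear form $\nu$ on $A\times B\times C$ that is invariant under all $g_u$ is a multiple of $\tau$.

**Proof.** Write $\nu(x,y,z)=\langle D(x)y,z\rangle$ with $D$ linear, $D_i=D(\alpha_i)$. Invariance says $E(u)D(\rho_ux)E(u)=D(x)$.

Take $u=\alpha_j$. Then $\rho_u\alpha_i=-\alpha_i$ if $j\ne i$ and $\rho_u\alpha_i=\alpha_i$ if $j=i$, so $E_jD_iE_j=-D_i$ for $j\ne i$ and $E_iD_iE_i=D_i$. The matrix $E_i$ satisfies the same relations: $E_jE_iE_j=-E_i$ and $E_iE_iE_i=E_i$. Hence for all $j$, using $E_j^2=1$,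
$$E_j(D_iE_i)E_j=(E_jD_iE_j)(E_jE_iE_j)=D_iE_i .$$
So $D_iE_i$ commutes with all $E_j$, hence with $M_N(\mathbb R)$ by Lemma 5, and is a scalar $\mu_i$. Thus $D_i=\mu_iE_i$.

For $i\ne j$ take $u=(\alpha_i+\alpha_j)/\sqrt2$. Then $\rho_u\alpha_i=\alpha_j$ and $\rho_u\alpha_j=\alpha_i$, so $E(u)D_jE(u)=D_i$, while $E(u)E_jE(u)=E_i$ by (14). Thus $\mu_jE_i=\mu_iE_i$, and all $\mu_i$ agree. $\square$

## 8. Pairing the Clifford form with its Hodge dual

Let $W$ be a copy of $T$, oriented, $n=\dim W=a+2N$, $p=n-3$, and let $\phi_0=\star\psi\in\wedge^pW^*$. On the orthogonal sum $W\oplus T$ consider $\phi_0\wedge\psi$, with $\phi_0$ living on $W$ and $\psi$ on $T$. We show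
$$\|\phi_0\wedge\psi\|>e^{-3/2}\sqrt a. \tag{15}$$

Let $w_1,\dots,w_n$ be an oriented orthonormal basis of $W$ consisting of the standard basis vectors of $A,B,C$, up to signs and order, and $t_1,\dots,t_n$ the same basis in $T$. Put
$$v_r=c_rw_r+s_rt_r,\qquad s_r^2=\tfrac1a\text{ for }r\text{ in }A,\quad s_r^2=\tfrac1N\text{ for }r\text{ in }B\text{ or }C,\quad c_r=\sqrt{1-s_r^2}.$$
The $v_r$ are orthonormal, and (10) with (5) gives
$$(\phi_0\wedge\psi)(v_1,\dots,v_n)=\sum_{|I|=p}\mathrm{sgn}(I,I^c)\,\mathrm{sgn}(I^c,I)\prod_Ic_r\prod_{I^c}s_r\;\psi(t_{I^c})^2 .$$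
The product of signs is $(-1)^{3p}$, independent of $I$. Only sets $I^c$ with one index from each of $A,B,C$ contribute; for these $\psi(t_{I^c})^2=\tau_{ijk}^2$, and the weight is the same for all of them. So, by (12), the absolute value is
$$aN\cdot a^{-1/2}\big(1-\tfrac1a\big)^{\frac{a-1}2}\cdot\Big[N^{-1/2}\big(1-\tfrac1N\big)^{\frac{N-1}2}\Big]^2>aN\,(ea)^{-1/2}(eN)^{-1}=e^{-3/2}\sqrt a ,$$
because $(1-\frac1m)^{m-1}=(1+\frac1{m-1})^{-(m-1)}>e^{-1}$ for $m\ge2$. This proves (15).

Since $\|\phi_0\|\|\psi\|=\|\psi\|^2\le\frac43$ by (13), *comass* is not multiplicative on orthogonal subspaces when $a\ge40$. The strategy of Section 3, bounding $\|\phi\wedge\psi\|$ by $\|\phi\|\|\psi\|$, is therefore unavailable in general. But (15) does not settle the question about *mass*. Mass is a supremum over all forms, and to bound $\|\xi\wedge\eta\|$ from above we must control $\Phi(\xi\wedge\eta)$ for every $\Phi$ with $\|\Phi\|\le1$, not only for products.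

For $\xi=\phi_0^\sharp$, $\eta=\psi^\sharp$, one would average $\Phi$ over the symmetries of $\phi_0\wedge\psi$ and hope that the average is $\lambda\,\phi_0\wedge\psi$; then $\|\Phi\|\le1$ gives $|\lambda|\le1/\|\phi_0\wedge\psi\|$, and this is small. On $W\oplus T$ the symmetries that we know, namely the maps $g_u,\epsilon_\bullet$ acting on $W$ alone or on $T$ alone, are not enough. Let $\psi_3\in\wedge^5T^*$ be the form of degree $(3,1,1)$ in $A,B,C$ with
$$\psi_3(x,x',x'',y,z)=\langle\mathcal A(x,x',x'')y,z\rangle,$$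
where $\mathcal A(x,x',x'')$ is the antisymmetrization of $E(x)E(x')E(x'')$. It is nonzero, since $\mathcal A(\alpha_1,\alpha_2,\alpha_3)=E_1E_2E_3$. By (14), $\mathcal A(\rho_ux,\rho_ux',\rho_ux'')=E(u)\mathcal A(x,x',x'')E(u)$, so $g_u^*\psi_3=\psi_3$; and $\epsilon_\bullet^*\psi_3=-\psi_3$ because all three degrees are odd. By (6), $\star\psi_3\wedge\psi_3\in\wedge^n(W\oplus T)^*$ transforms under these maps exactly as $\star\psi\wedge\psi$ does, but it has bidegree $(n-5,5)$ in $(W,T)$ instead of $(n-3,3)$, so the two are linearly independent. An averaged $\Phi$ could contain such extra terms, which might cancel $\lambda\,\phi_0\wedge\psi$ on the plane of the $v_r$, and then $\|\Phi\|\le1$ no longer bounds $\lambda$ in this way.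

What is missing is a symmetry that fixes the degree in $W$. The lift of Section 1 supplies it: in place of one space of degree $p$ there are $p$ spaces of degree one, each with its own sign change.

## 9. Proof of Theorem A

Keep $W$, $n$, $p=n-3$ and $\phi_0=\star\psi$. Let $S=W_1\oplus\dots\oplus W_p$, let $\phi\in\wedge^pS^*$ be the lift of $\phi_0$, and $V=S\oplus T$.

**Step 1: the comass gap survives the lift.** By Lemma 3 and (13),
$$\|\phi\|\,\|\psi\|\le M_p\|\star\psi\|\,\|\psi\|=M_p\|\psi\|^2\le\tfrac43M_p. \tag{16}$$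
The map $L=\delta\oplus\mathrm{id}:W\oplus T\to S\oplus T$ is an isometric embedding, and (3) gives $L^*(\phi\wedge\psi)=\delta^*\phi\wedge\psi=M_p\,\phi_0\wedge\psi$. With (15),
$$\|\phi\wedge\psi\|\ge M_p\|\phi_0\wedge\psi\|>M_p\,e^{-3/2}\sqrt a. \tag{17}$$

**Step 2: the symmetry group.** We collect the symmetries used for averaging. Let $K$ be the group of all $k\in O(S)\times O(T)$ with $k^*(\phi\wedge\psi)=\chi(k)\,\phi\wedge\psi$ for some $\chi(k)=\pm1$. It is a closed subgroup of a compact group, hence compact, and $\chi$ is a continuous homomorphism (note $\phi\wedge\psi\ne0$). It contains the following elements.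

- $\epsilon_{W_j}$, equal to $-1$ on $W_j$ and $+1$ elsewhere. Each term of (1) contains $\pi_j$ exactly once, so $\chi=-1$.
- The permutations $P_\sigma$ of the copies: $P_\sigma\iota_j=\iota_{\sigma(j)}$, identity on $T$. Since $\pi_jP_\sigma=\pi_{\sigma^{-1}(j)}$, the terms of (1) are permuted, so $\chi=1$.
- For $h\in\{g_u,\epsilon_A,\epsilon_B,\epsilon_C\}$, the map $\hat h$ acting as $h$ on every $W_j$ and as the identity on $T$. Then $\hat h^*\phi$ is the lift of $h^*\phi_0=h^*(\star\psi)=\det(h)\star h^*\psi=\det(h)c(h)\,\phi_0$, by (6), so $\chi=\det(h)c(h)$.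
- $h\in\{g_u,\epsilon_A,\epsilon_B,\epsilon_C\}$ acting on $T$ only, with $\chi=c(h)$.

**Step 3: rigidity.** We show that $\phi\wedge\psi$ is, up to scalars, the only form with these symmetries.

**Lemma 7.** If $\Psi\in\wedge^nV^*$ satisfies $k^*\Psi=\chi(k)\Psi$ for all $k\in K$, then $\Psi\in\mathbb R\,\phi\wedge\psi$.

**Proof.** *Every partial degree is one.* Decompose $\Psi$ by multidegree with respect to
$$V=W_1\oplus\dots\oplus W_p\oplus A\oplus B\oplus C.$$
The sign change on one summand multiplies a component by $(-1)^d$, where $d$ is its degree in that summand, and preserves multidegrees. Since $\chi(\epsilon_{W_j})=-1$ and $\chi=-1$ for $\epsilon_A,\epsilon_B,\epsilon_C$ on $T$, only components with all $p+3$ degrees odd survive. Odd degrees are at least $1$, and they sum to $n=p+3$, so all are exactly $1$. Hence $\Psi$ is determined by the multilinear function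
$$F(w_1,\dots,w_p,x,y,z)=\Psi(\iota_1w_1,\dots,\iota_pw_p,x,y,z),\qquad w_j\in W,\ (x,y,z)\in A\times B\times C.$$

*The dependence on $T$.* For fixed $w_1,\dots,w_p$ the trilinear form $F(w_1,\dots,w_p,\cdot,\cdot,\cdot)$ is invariant under the $g_u$ acting on $T$. By Lemma 6, $F=f(w_1,\dots,w_p)\,\tau(x,y,z)$. Evaluating at a fixed $(x,y,z)$ with $\tau\ne0$ shows that $f$ is multilinear.

*The function $f$ is alternating.* Since $\chi(P_\sigma)=1$,
$$F(w_1,\dots,w_p,x,y,z)=\Psi(\iota_{\sigma(1)}w_1,\dots,\iota_{\sigma(p)}w_p,x,y,z)=\mathrm{sgn}(\sigma)\,F(w_{\sigma^{-1}(1)},\dots,w_{\sigma^{-1}(p)},x,y,z),$$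
where the last step sorts the arguments by the number of the copy. So $f(w_{\sigma^{-1}(1)},\dots,w_{\sigma^{-1}(p)})=\mathrm{sgn}(\sigma)f(w_1,\dots,w_p)$, and $f\in\wedge^pW^*$.

*The form $f$ is a multiple of $\phi_0$.* The maps $\hat h$ give $h^*f=\det(h)c(h)f$. Write $f=\star\theta$ with $\theta\in\wedge^3W^*$. By (6), $\det(h)\star(h^*\theta)=\det(h)c(h)\star\theta$, so $h^*\theta=c(h)\theta$. For $h=\epsilon_A,\epsilon_B,\epsilon_C$ this says that $\theta$ has odd degree in each of $A,B,C$; the degrees sum to $3$, so they are $(1,1,1)$. For $h=g_u$ it says that the restriction of $\theta$ to $A\times B\times C$ is invariant under all $g_u$, hence equals $\lambda\tau$ by Lemma 6. So $\theta=\lambda\psi$ and $f=\lambda\phi_0$.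

*Comparison.* The form $\phi\wedge\psi$ satisfies the hypothesis, and its function is $\phi(\iota_1w_1,\dots,\iota_pw_p)\psi(x,y,z)=\phi_0(w_1,\dots,w_p)\,\tau(x,y,z)$ by (2). So $F$ is $\lambda$ times this function, and $\Psi=\lambda\,\phi\wedge\psi$. $\square$

**Step 4: lower bounds for $\|\xi\|$ and $\|\eta\|$.** Let $\xi=\phi^\sharp\in\wedge_pS$ and $\eta=\psi^\sharp\in\wedge_3T$. Testing with $\phi/\|\phi\|$ and $\psi/\|\psi\|$ gives
$$\|\xi\|\ge\frac{|\phi|^2}{\|\phi\|},\qquad\|\eta\|\ge\frac{|\psi|^2}{\|\psi\|}. \tag{18}$$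

**Step 5: upper bound for $\|\xi\wedge\eta\|$ by averaging.** Let $\Phi\in\wedge^nV^*$ with $\|\Phi\|\le1$, and put
$$\bar\Phi=\int_K\chi(k)\,k^*\Phi\,dk\qquad\text{(Haar probability measure)}.$$
Isometries preserve comass, so $\|\bar\Phi\|\le1$. For $k_0\in K$, substituting $k'=kk_0$ and using $\chi(k)=\chi(k')\chi(k_0)$,
$$k_0^*\bar\Phi=\int_K\chi(k)(kk_0)^*\Phi\,dk=\chi(k_0)\bar\Phi .$$
Moreover $\xi\wedge\eta=(\phi\wedge\psi)^\sharp$, so by the duality rules of Section 2
$$k(\xi\wedge\eta)=\big((k^{-1})^*(\phi\wedge\psi)\big)^\sharp=\chi(k)\,\xi\wedge\eta ,$$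
and hence $\bar\Phi(\xi\wedge\eta)=\int_K\chi(k)\,\Phi(k(\xi\wedge\eta))\,dk=\Phi(\xi\wedge\eta)$. By Lemma 7, $\bar\Phi=\lambda\,\phi\wedge\psi$, and $\|\bar\Phi\|\le1$ gives $|\lambda|\le1/\|\phi\wedge\psi\|$. With (4),
$$\Phi(\xi\wedge\eta)=\lambda\,\phi(\xi)\psi(\eta)=\lambda\,|\phi|^2|\psi|^2\le\frac{|\phi|^2|\psi|^2}{\|\phi\wedge\psi\|}.$$
Since $\Phi$ was arbitrary, $\|\xi\wedge\eta\|\le|\phi|^2|\psi|^2/\|\phi\wedge\psi\|$.

**Step 6: conclusion.** Combining Step 5 with (18), (17) and (16),
$$\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|}\ge\frac{\|\phi\wedge\psi\|}{\|\phi\|\,\|\psi\|}>\frac{M_pe^{-3/2}\sqrt a}{\frac43M_p}=\tfrac34e^{-3/2}\sqrt a .$$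
For $a=40$ we have $N=2^{20}$, $p=40+2^{21}-3=2^{21}+37$, and $0.75\times0.22313\times6.32455>1.058>1$. If $\xi$ or $\eta$ were simple, Lemma 1 would give ratio $1$; so neither is. $\square$

## 10. From degree $(p,3)$ to all larger degrees

**Proof of Corollary C.** The point is that a counterexample can be pushed to higher degrees by wedging with new vectors.

**Step 1: monotonicity.** We show $\Gamma_{p+1,q}\ge\Gamma_{p,q}$ and $\Gamma_{p,q+1}\ge\Gamma_{p,q}$. Given nonzero $\xi\in\wedge_pS$ and $\eta\in\wedge_qT$, adjoin a unit vector $e\perp V$ and put $\xi'=\xi\wedge e\in\wedge_{p+1}(S\oplus\mathbb Re)$. The space $S\oplus\mathbb Re$ is orthogonal to $T$. By Lemma 1 with the simple factor $e$, first for the orthogonal spaces $S$, $\mathbb Re$ and then for $S\oplus T$, $\mathbb Re$,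
$$\|\xi'\|=\|\xi\|,\qquad\|\xi'\wedge\eta\|=\|\xi\wedge\eta\wedge e\|=\|\xi\wedge\eta\| .$$
So the ratio $\|\xi\|\|\eta\|/\|\xi\wedge\eta\|$ also occurs in degrees $(p+1,q)$. Wedging $\eta$ with $e$ instead gives the statement for $q$.

**Step 2: $q\ge3$.** Let $a$ be a positive multiple of $8$. Theorem A gives $\Gamma_{p_0,3}>\tfrac34e^{-3/2}\sqrt a$ for $p_0=a+2^{1+a/2}-3$. By Step 1,
$$\Gamma_{p,q}>\tfrac34e^{-3/2}\sqrt a\qquad\text{for all }q\ge3,\ p\ge a+2^{1+a/2}-3 .$$
With $a=40$ this gives $\Gamma_{p,q}>1$ for all $p\ge2^{21}+37$, so (8) fails for some data in these degrees. Letting $a\to\infty$ gives $\Gamma_{p,q}\to\infty$ as $p\to\infty$, which excludes any inequality $\|\xi\wedge\eta\|\ge c\,\|\xi\|\|\eta\|$ with $c>0$ independent of $p$.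

**Step 3: $q\le2$.** Here (8) always holds by Theorem B. $\square$
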